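# Continuous selections for pairs but not for triples: a Hausdorff space built from a Luzin-type family

Throughout, $\omega=\{0,1,2,\dots\}$, the first uncountable ordinal is $\omega_1$, and $I$ is the set of successor ordinals below $\omega_1$.

## 1. A Luzin-type family of labeled functions

The proof turns on a family of $\aleph_1$ functions $x_\xi:\omega\to\omega$, each carrying a string of labels $h_\xi(n)\in\{0,1\}$. Any two of the functions agree at only finitely many places. Nevertheless, inside every uncountable subfamily one finds two functions that agree at some late place while their labels there differ.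

**Lemma 1.** There are $x_\xi\in\omega^\omega$ and $h_\xi\in\{0,1\}^\omega$ $(\xi\in I)$ such that

* (a) for $\xi\ne\eta$, the set $\{n:x_\xi(n)=x_\eta(n)\}$ is finite;
* (b) for every uncountable $W\subset I$ and every $k\in\omega$ there are $\xi,\eta\in W$ and $n\ge k$ with $x_\xi(n)=x_\eta(n)$ and $h_\xi(n)\ne h_\eta(n)$.

*Proof.* We build the functions by recursion on $\xi$. Each new function is made to meet every earlier function once, with the opposite label, in such a way that it meets no earlier function infinitely often.

**Step 1: the recursion.** For the first $\omega$ elements $\xi_0<\xi_1<\cdots$ of $I$ let $x_{\xi_j}$ be constant with value $j$ and $h_{\xi_j}$ constant with value $0$. These functions never agree anywhere.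

Now let $\xi\in I$ have infinitely many predecessors in $I$. There are countably many of them, so enumerate $I\cap\xi=\{\eta_0,\eta_1,\dots\}$ without repetition. By (a) for the earlier functions, for each $i$ all but finitely many $n$ satisfy $x_{\eta_i}(n)\neq x_{\eta_j}(n)$ for all $j<i$. So we can choose $n_0<n_1<\cdots$ with
$$x_{\eta_i}(n_i)\ne x_{\eta_j}(n_i)\quad\text{for all } j<i .$$
Since the $n_i$ increase strictly, $n_i\ge i$. Put
$$x_\xi(n_i)=x_{\eta_i}(n_i),\qquad h_\xi(n_i)=1-h_{\eta_i}(n_i).$$
For $n\notin\{n_i:i\in\omega\}$ choose $x_\xi(n)$ outside the finite set $\{x_{\eta_j}(n):j\le n\}$, and put $h_\xi(n)=0$.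

**Step 2: property (a) survives.** Fix $j$ and suppose $x_\xi(n)=x_{\eta_j}(n)$. If $n\notin\{n_i\}$, the choice of $x_\xi(n)$ excludes $j\le n$, so $n<j$. If $n=n_i$, then $x_{\eta_i}(n_i)=x_{\eta_j}(n_i)$, and the choice of $n_i$ excludes $j<i$, so $i\le j$. Both alternatives leave finitely many $n$.

**Step 3: property (b).** Let $W$ be uncountable and choose $\xi\in W$ with $W\cap\xi$ infinite. Then $\xi$ has infinitely many predecessors in $I$, so $x_\xi$ was built in the second way. In the enumeration of $I\cap\xi$, infinitely many $i$ satisfy $\eta_i\in W$. Take such an $i\ge k$ and put $\eta=\eta_i$, $n=n_i$. Then $n\ge i\ge k$, $x_\xi(n)=x_\eta(n)$ and $h_\xi(n)=1-h_\eta(n)$. $\square$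

What the family is for is contained in the next statement. It says that a certain system of "almost everywhere" equations has no solution.

**Lemma 2.** Let $p$ be a prime and let $W\subset I$ be uncountable. There are no functions $v:\omega\times\omega\to\mathbb Z/p$ and $w:W\to\mathbb Z/p$ such that for every $\xi\in W$
$$v(n,x_\xi(n))=w(\xi)+h_\xi(n)\qquad\text{for all but finitely many } n. \tag{1}$$

*Proof.* Suppose there are. For $\xi\in W$ let $k_\xi$ be such that (1) holds for all $n\ge k_\xi$. There are countably many possible values of $(k_\xi,w(\xi))$, so an uncountable $W'\subset W$ has a single value $(k,w)$. By Lemma 1(b) there are $\xi,\eta\in W'$ and $n\ge k$ with $x_\xi(n)=x_\eta(n)=:a$ and $h_\xi(n)\ne h_\eta(n)$. Then $w+h_\xi(n)=v(n,a)=w+h_\eta(n)$. But two different elements of $\{0,1\}$ stay different in $\mathbb Z/p$, a contradiction. $\square$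

Uncountability is essential here. If $J=\{\xi_0,\xi_1,\dots\}\subset I$ is countable, (1) is solvable on $J$ with $w\equiv0$: let $v(n,a)=h_{\xi_j}(n)$ for the least $j$ with $x_{\xi_j}(n)=a$, and $v(n,a)=0$ if there is no such $j$. For a fixed $i$, the function $x_{\xi_i}$ agrees with some $x_{\xi_j}$, $j<i$, at only finitely many $n$. For all other $n$ the least $j$ is $i$ itself, so $v(n,x_{\xi_i}(n))=h_{\xi_i}(n)$. Thus every countable subsystem is harmless, and the contradiction only appears at $\aleph_1$.

The plan is to build a space in which a continuous choice of one point from each set of $p$ points would produce $v$ and $w$ as in Lemma 2, while continuous choices from $m$ points survive whenever $p\nmid m$.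

## 2. Choosing continuously from pairs and from triples

**Definition.** Let $X$ be a Hausdorff space and $\mathcal F(X)$ the set of its nonempty closed subsets. The *Vietoris topology* on $\mathcal F(X)$ has as basic open sets
$$\langle U_1,\dots,U_k\rangle=\Big\{S: S\subset\bigcup_i U_i,\ S\cap U_i\neq\emptyset\text{ for all } i\Big\},\qquad U_i \text{ open in } X.$$
For a subspace $\mathfrak F\subset\mathcal F(X)$, a *continuous selection* for $\mathfrak F$ is a continuous $f:\mathfrak F\to X$ with $f(A)\in A$ for all $A\in\mathfrak F$. For $n\ge1$ put $\mathcal F_n(X)=\{S\subset X:1\le|S|\le n\}$ and $[X]^n=\{S\subset X:|S|=n\}$, with the relative topologies. Let $\mathrm{Sel}^c_{\le n}(X)$ and $\mathrm{Sel}^c_n(X)$ be the sets of all continuous selections for $\mathcal F_n(X)$ and for $[X]^n$.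

At a finite set the topology is easy to picture. If $F=\{x_1,\dots,x_m\}$ has $m$ elements, the sets $\langle U_1,\dots,U_m\rangle$ with $U_i\ni x_i$ open and pairwise disjoint form a neighborhood base at $F$. To see this, let $F\in\langle O_1,\dots,O_k\rangle$ and choose disjoint open $U_i\ni x_i$ with $U_i\subset\bigcap\{O_j:x_i\in O_j\}$. If $S\in\langle U_1,\dots,U_m\rangle$, then $S\subset\bigcup U_i\subset\bigcup O_j$. Moreover each $O_j$ contains some $x_i$, hence contains $U_i$, hence meets $S$. An $m$-element set $S$ in such a neighborhood has exactly one point in each $U_i$, so it is $F$ with each point moved slightly.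

Gutev and Nogura posed the following problem, which is recorded under "Continuous selections and prime numbers": *is there a Hausdorff space $X$ with $\mathrm{Sel}^c_2(X)\neq\emptyset$ but $\mathrm{Sel}^c_{\le n}(X)=\emptyset$ for some $n>2$?* In other words, can one choose continuously from all pairs, yet fail to choose continuously from all sets of at most $n$ points? Three partial results, which do not settle this, are:

* (i) (Hrušák and Martínez-Ruiz) if $X$ is a separable Hausdorff space with $\mathrm{Sel}^c_2(X)\ne\emptyset$, then $\mathrm{Sel}^c_{\le n}(X)\neq\emptyset$ for every $n>2$;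
* (ii) (Gutev) if $X$ is Hausdorff and $\mathrm{Sel}^c_{\le n}(X)\ne\emptyset\ne\mathrm{Sel}^c_{n+1}(X)$ with $n\ge2$, then $\mathrm{Sel}^c_{\le n+1}(X)\neq\emptyset$;
* (iii) (Gutev) if $X$ is Hausdorff and $\mathrm{Sel}^c_{\le 2n+1}(X)\neq\emptyset$ with $n\ge1$, then $\mathrm{Sel}^c_{2n+2}(X)\ne\emptyset$.

The answer to the question is yes, in ZFC, already with $n=3$.

**Theorem A.** For every prime $p$ there is a zero-dimensional, first countable Hausdorff space $X_p$ with $|X_p|=\aleph_1$ such that

1. $\mathrm{Sel}^c_m(X_p)\neq\emptyset$ for every $m\ge1$ not divisible by $p$;
2. $\mathrm{Sel}^c_p(X_p)=\emptyset$.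

Here *zero-dimensional* means having a base of clopen sets. To answer the question take $p=3$. Then $\mathrm{Sel}^c_2(X_3)\ne\emptyset$ and $\mathrm{Sel}^c_3(X_3)=\emptyset$. A continuous selection for $\mathcal F_n(X_3)$ with $n\ge3$ would restrict to one for $[X_3]^3$, so $\mathrm{Sel}^c_{\le n}(X_3)=\emptyset$ for **every** $n\ge3$. The proof of Theorem A uses none of (i)–(iii). The following supplement is not needed for the question.

**Theorem B.** Let $X$ be Hausdorff.

1. If $n\ge4$ is composite and $\mathrm{Sel}^c_{\le n-1}(X)\ne\emptyset$, then $\mathrm{Sel}^c_{\le n}(X)\neq\emptyset$.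
2. For $m\ge2$: $\mathrm{Sel}^c_{\le m}(X)\neq\emptyset$ if and only if $\mathrm{Sel}^c_p(X)\ne\emptyset$ for every prime $p\le m$. None of these conditions can be omitted: $X_p$ satisfies all of them except the one for $p$.
3. For $2\le n<m$, the implication "$\mathrm{Sel}^c_{\le n}(X)\ne\emptyset\Rightarrow\mathrm{Sel}^c_{\le m}(X)\neq\emptyset$" holds for all Hausdorff $X$ if and only if there is no prime $p$ with $n<p\le m$.
4. $\aleph_1$ is the least cardinality of a space answering the question.

Let us try some easy spaces. On a subspace of $\mathbb R$, the map $F\mapsto\min F$ is a continuous selection for every $[X]^m$: if $F=\{x_1<\dots<x_m\}$ and $U_1,\dots,U_m$ lie in disjoint intervals around the $x_i$, then every $m$-set in $\langle U_1,\dots,U_m\rangle$ has its minimum in $U_1$. So a continuous order never gives a counterexample.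

On the circle $S^1$ there is no continuous selection for $[S^1]^n$, for any $n\ge2$. Suppose $f$ were one, and let $R_t=\{e^{i(t+2\pi k/n)}:0\le k<n\}$ for $0\le t\le 2\pi/n$. Then $t\mapsto f(R_t)e^{-it}$ is continuous with values in the $n$-th roots of unity, so it is constant, say equal to $\zeta$. But $R_0=R_{2\pi/n}$, while $f(R_0)=\zeta$ and $f(R_{2\pi/n})=\zeta e^{2\pi i/n}\ne\zeta$. This is the right mechanism for an obstruction: going around permutes the points of a set cyclically. It is too strong for us, because it destroys pairs as well as triples.

What we want is a mechanism that only ever produces permutations of 3-power order. The finite model is the set $\mathbb Z/3$ with its translations. From a pair $\{i,j\}$ one can choose in a translation-invariant way: take the element $i$ for which $j-i=1$, and note that exactly one of $j-i$, $i-j$ is $1$. From the triple $\mathbb Z/3$ there is no invariant choice, since translation by $1$ moves every point. So we shall hang a copy of $\mathbb Z/p$ over each point of a base set $Y$, and arrange that moving around in $Y$ translates these fibers but never permutes points in any other way.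

## 3. Rows, columns, and fibers with a twist

Fix a prime $p$ and the family of Lemma 1. We describe the base $Y$ and the set $X=Y\times\mathbb Z/p$. If a continuous selection for $[X]^p$ picks $(y,g(y))$ from the fiber $T_y=\{y\}\times\mathbb Z/p$, we want continuity to force equations of the form
$$g(\xi,n)=g(\xi,\omega)+h_\xi(n)\ \ (n\text{ large}),\qquad g(\xi,n)=v(n,x_\xi(n))\ \ (\xi\text{ large}),$$
for points $(\xi,n)\in I\times\omega$, because then Lemma 2 applies. The first equation is easy to force. Put an end point $(\xi,\omega)$ on the column $\{(\xi,n):n<\omega\}$, and let $((\xi,m),i+h_\xi(m))$ converge to $((\xi,\omega),i)$ as $m\to\infty$. The second equation asks for something that ties together the points of the *row* $\{(\xi,n):x_\xi(n)=a\}$.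

The first thing to try is a single end point $\infty_{n,a}$ on each row, where basic neighborhoods of $(\infty_{n,a},i)$ consist of that point and all $((\xi,n),i)$ with $x_\xi(n)=a$ and $\xi>\gamma$, for $\gamma<\omega_1$. Continuity at $T_{\infty_{n,a}}$ then gives the second equation at once, with $v(n,a)=g(\infty_{n,a})$, so selections for $[X]^p$ are excluded. The trouble comes with pairs. To choose from two points over different places of $Y$ we have available their order (say, by $\xi$) and the information whether they lie on a common row or column, and we need this information to be locally constant. Choose $a,b$ such that $Z=\{\xi:x_\xi(0)=a,\ x_\xi(1)=b\}$ is uncountable; this is possible because $I$ is uncountable and there are countably many pairs $(a,b)$. Any neighborhoods of points over $\infty_{0,a}$ and $\infty_{1,b}$ lie over sets containing all $(\xi,0)$ and $(\eta,1)$ with $\xi,\eta\in Z$ beyond some $\gamma$. Among these pairs some lie on one column ($\xi=\eta$), some have $\xi<\eta$, and some have $\xi>\eta$. So near this pair of end points neither the order nor collinearity is locally constant. This does not prove that the space has no selection for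 pairs, but our way of defining one breaks down exactly here.

The remedy is to give each row many end points, at different heights below $\omega_1$, and to let each end point $\alpha$ see only the part of the row below $\alpha$. Two end points $\alpha<\beta$ can then be separated by cutting at $\alpha$. The price is that an end point $\alpha$ controls only an interval $(\gamma(\alpha),\alpha)$ of indices. The pressing-down lemma will pay it.

**Definition.** A set $C\subset\omega_1$ is *club* if it is unbounded and contains every limit below $\omega_1$ of its elements. A set $E\subset\omega_1$ is *stationary* if it meets every club set.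

For example, the nonzero limit ordinals form a club set, which is stationary since two club sets always meet. The set $I$ of successors misses that club set, so $I$ is uncountable but not stationary. A stationary set is unbounded, because it meets each club set $\{\beta:\beta>\gamma\}$, so it is uncountable. If a stationary set is split into countably many pieces, one piece is stationary. We use two textbook facts. **Fodor's lemma**: if $E$ is stationary and $\gamma:E\to\omega_1$ satisfies $\gamma(\alpha)<\alpha$ for all $\alpha\in E$, then $\gamma$ is constant on a stationary subset of $E$. **Ulam, Solovay**: there are countably many pairwise disjoint stationary sets of nonzero limit ordinals.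

**Definition (the sets $Y$ and $X$).** Fix pairwise disjoint stationary sets $E_{n,a}$ $(n,a\in\omega)$ of nonzero limit ordinals below $\omega_1$, let $E=\bigcup E_{n,a}$, and put
$$Y=\{(\xi,s):\xi\in I,\ s\in\omega\cup\{\omega\}\}\ \sqcup\ E,\qquad X=X_p=Y\times\mathbb Z/p .$$
The *columns* are $Y_\xi=\{(\xi,s):s\le\omega\}$ for $\xi\in I$. The *rows* are $K_{n,a}=\{(\xi,n):x_\xi(n)=a\}\cup E_{n,a}$ for $n,a\in\omega$. A *line* is a row or a column. Points $y,y'\in Y$ are *linked* if they lie on a common line.

Distinct columns are disjoint and distinct rows are disjoint. A column $Y_\xi$ and a row $K_{n,a}$ meet at most in the point $(\xi,n)$. A point $(\xi,n)$ with $n<\omega$, a *finite column point*, lies on one column, $Y_\xi$, and on one row, $K_{n,x_\xi(n)}$. A point $(\xi,\omega)$ lies only on its column, and $\alpha\in E$ only on its row. So every point lies on a line and is linked to itself, and two distinct points lie on at most one common line. For instance, $(\xi,3)$ and $(\xi,7)$ are linked by a column, and $(\xi,3)$ and $(\eta,3)$ with $\xi\neq\eta$ are linked exactly when $x_\xi(3)=x_\eta(3)$. The points $(\xi,3)$ and $(\eta,7)$ with $\xi\ne\eta$ are not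 linked.

**Definition (order).** Let $o(\xi,s)=\xi$ and $o(\alpha)=\alpha$ for $\alpha\in E$. Order $Y$ by $o$, and inside a column by $s$.

This is a linear order. If $o(y)=o(y')$ and $y\neq y'$, then $y,y'$ lie in one column, since $E$ consists of limit ordinals and $I$ of successors.

**Definition (topology).** Points $((\xi,n),i)$ with $n<\omega$ are isolated, and their only basic neighborhood is the singleton. The other basic neighborhoods are as follows.

* For $(\alpha,i)$ with $\alpha\in E_{n,a}$: the sets $V_\gamma(\alpha)\times\{i\}$ for $\gamma<\alpha$, where $V_\gamma(\alpha)=\{y\in K_{n,a}:\gamma<o(y)\le\alpha\}$.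
* For $((\xi,\omega),i)$: the sets $B_k(\xi,i)=\{((\xi,\omega),i)\}\cup\{((\xi,m),i+h_\xi(m)):k\le m<\omega\}$ for $k\in\omega$.

The basic neighborhoods of each point are nested. Each basic set contains, with any of its points, a basic neighborhood of that point: if $\beta\in E\cap V_\gamma(\alpha)$, then $\beta$ is in the same row, $\gamma<\beta\le\alpha$ and $V_\gamma(\beta)\subset V_\gamma(\alpha)$. All other points of $V_\gamma(\alpha)\times\{i\}$, and all points of $B_k(\xi,i)$ except $((\xi,\omega),i)$, are isolated. So the basic sets form a base of a topology. Each point has countably many basic neighborhoods (each $\alpha<\omega_1$ is countable), so $X$ is first countable. Clearly $|X|=\aleph_1$.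

**Definition (coordinates).** For $x=(y,i)$ with $y$ on a row, the *row coordinate* is $r(x)=i$. For $y$ on a column, the *column coordinate* is $u((\xi,m),i)=i-h_\xi(m)$ for $m<\omega$, and $u((\xi,\omega),i)=i$.

A finite column point has both coordinates, and they may differ by the twist $h_\xi(m)$. The topology was chosen so that
$$\begin{aligned}&V_\gamma(\alpha)\times\{i\}\text{ lies over the row of }\alpha\text{ and has constant row coordinate } i;\\ &B_k(\xi,i)\text{ lies over the column } Y_\xi\text{ and has constant column coordinate } i.\end{aligned}\tag{2}$$

## 4. Separation by order; $X_p$ is Hausdorff and zero-dimensional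

For pairs over different places of $Y$, we will use the order of $Y$. The next lemma says that this order is locally constant.

**Lemma 3.** If $y<y'$ in $Y$, then for any $i,j$ the points $(y,i)$ and $(y',j)$ have basic neighborhoods $N,N'$ such that every point of the projection of $N$ to $Y$ is smaller than every point of the projection of $N'$. This property is preserved if $N,N'$ are shrunk.

*Proof.* Suppose first $o(y)<o(y')$. All points over any basic $N$ have $o\le o(y)$. If $y'\notin E$, all points over $N'$ have $o=o(y')>o(y)$. If $y'\in E$, take $\gamma=o(y)<y'$, so that all points over $N'=V_\gamma(y')\times\{j\}$ have $o>o(y)$. Now suppose $o(y)=o(y')=\xi$. Then $y=(\xi,m)$ with $m<\omega$ and $y'=(\xi,t)$ with $t>m$. Take $N$ to be the singleton. If $t<\omega$, take $N'$ to be the singleton as well; if $t=\omega$, take $N'=B_k(\xi,j)$ with $k>m$. The last assertion is clear. $\square$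

**Lemma 4.** $X$ is Hausdorff, and all basic sets are clopen. So $X$ is zero-dimensional.

*Proof.* **Step 1: Hausdorff.** Points over $y\neq y'$ are separated by Lemma 3. Let $i\ne j$ and consider $(y,i),(y,j)$. If $y$ is a finite column point, take singletons. Otherwise, by (2), basic neighborhoods of the two points lie over the unique line through $y$ and have different constant values of the same coordinate, so they are disjoint.

**Step 2: basic sets are closed.** Singletons are closed because $X$ is Hausdorff. For the other basic sets, an isolated point outside is separated by its singleton, so we only treat non-isolated points outside.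

Consider $V_\gamma(\alpha)\times\{i\}$ with $\alpha\in E_{n,a}$, and let $(\beta,j)$, $\beta\in E$, lie outside it. If $\beta>\alpha$ is in the same row, then $V_\alpha(\beta)\times\{j\}$ has only points with $o>\alpha$, so it is disjoint from our set. Otherwise $\beta$ is in another row, or $j\neq i$, or $\beta\le\gamma$. In each case $V_0(\beta)\times\{j\}$ is disjoint from our set: the rows are disjoint, or the second coordinates differ, or all points over $V_0(\beta)$ have $o\le\beta\le\gamma$. Next, a point $((\xi,\omega),j)$ has the neighborhood $B_{n+1}(\xi,j)$. Its points lie over $(\xi,\omega)$, which is in no row, or over $(\xi,m)$ with $m>n$, which is in a row $K_{m,\cdot}$. So none lies over $K_{n,a}$.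

Consider $B_k(\xi,i)$. A point $(\beta,j)$ with $\beta\in E$ has a basic neighborhood on which $o\ne\xi$. Indeed $\beta\neq\xi$; if $\xi<\beta$ take $V_\xi(\beta)\times\{j\}$, and if $\beta<\xi$ any basic neighborhood works. For $((\eta,\omega),j)\ne((\xi,\omega),i)$, the set $B_0(\eta,j)$ is disjoint from $B_k(\xi,i)$: either $\eta\ne\xi$ and the columns are disjoint, or $\eta=\xi$, $j\ne i$ and the constant column coordinates differ. $\square$

## 5. A locally constant coloring of ordered pairs

A naive selection would order $X=Y\times\mathbb Z/p$ lexicographically and take minima. For $p=3$ consider the pair $\{((\xi,\omega),1),((\xi,\omega),2)\}$. If $h_\xi(m)=1$, the nearby pair over $(\xi,m)$ is $\{((\xi,m),2),((\xi,m),0)\}$, and the minimum has jumped from the first point to the second. This happens for infinitely many $m$ as soon as $h_\xi$ takes the value $1$ infinitely often. That is the case for all but countably many $\xi$: otherwise there would be an uncountable $W$ and a $k$ with $h_\xi(n)=0$ for $\xi\in W$, $n\geq k$, contradicting Lemma 1(b). The cure is to compare points in one fiber, or on one line, by *differences* of coordinates, which the twist does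 not affect.

**Definition.** For distinct $x=(y,i)$, $x'=(y',j)$ in $X$ with $y,y'$ linked let
$$\delta(x,x')=\begin{cases} r(x')-r(x) & \text{if } y,y' \text{ lie on a common row},\\ u(x')-u(x)&\text{if } y,y'\text{ lie on a common column.}\end{cases}$$

This is well defined. If both cases apply, then $y=y'$ since a row and a column share at most one point, and both give $j-i$: the twist cancels in $(j-h_\xi(m))-(i-h_\xi(m))$. If $\delta(x,x')=0$ and $x\neq x'$, then $y\ne y'$, because for $y=y'$ we have $\delta(x,x')=j-i\ne0$. So the following makes sense.

**Definition.** For distinct $x=(y,i),x'=(y',j)$ put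
$$c(x,x')=\begin{cases}(\mathrm{unl},<)\text{ or }(\mathrm{unl},>) & y,y'\text{ not linked, according to } y<y'\text{ or }y>y',\\ \delta(x,x') & y,y'\text{ linked, }\delta(x,x')\neq0,\\ (0,<)\text{ or }(0,>) & y,y'\text{ linked, }\delta(x,x')=0,\text{ according to } y<y'\text{ or }y>y'.\end{cases}$$

The range of $c$ is finite. For example, inside a fiber $c((y,i),(y,j))=j-i$.

**Lemma 5.** $c$ is locally constant on $X^2\setminus\Delta$, where $\Delta$ is the diagonal.

*Proof.* Let $x=(y,i)\neq x'=(y',j)$. We look for disjoint basic neighborhoods $N,N'$ of $x,x'$ with $c$ constant on $N\times N'$.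

**Case 1: $y=y'$.** Then $i\ne j$. If $y$ is a finite column point, singletons work. Otherwise let $N,N'$ be any basic neighborhoods. By (2), all their points lie over the unique line through $y$, and the corresponding coordinate is $i$ on $N$ and $j$ on $N'$. So $N\cap N'=\emptyset$ and $c=\delta=j-i\neq0$ on $N\times N'$.

**Case 2: $y\ne y'$ lie on a common line $\ell$.** For an isolated point take the singleton. A non-isolated point over $\ell$ is over $E$ if $\ell$ is a row, and of the form $((\xi,\omega),i)$ if $\ell$ is a column. By (2), all its basic neighborhoods lie over $\ell$ with the coordinate of $\ell$ constant. So for all pairs in $N\times N'$ the base points are linked along $\ell$, and $\delta$ is constant. Shrinking $N,N'$ by Lemma 3, we also make the order of the base points constant and $N,N'$ disjoint. Hence $c$ is constant on $N\times N'$.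

**Case 3: $y,y'$ are not linked.** It suffices to find $N,N'$ such that no point over $N$ is linked to a point over $N'$. This property is preserved under shrinking, so Lemma 3 then makes the order constant and the neighborhoods disjoint. There are three types of points of $Y$ (finite column points, points $(\xi,\omega)$, points of $E$), hence six cases up to symmetry.

* $(\xi,m)$ and $(\eta,l)$ with $m,l<\omega$: take singletons.
* $(\xi,\omega)$ and $(\eta,m)$ with $m<\omega$. Here $\xi\ne\eta$, since the points are unlinked. Take $N=B_k(\xi,\cdot)$ with $k>m$ and $N'$ a singleton. A point $(\xi,l)$ with $m<l\le\omega$ is in a different column from $(\eta,m)$. It is not in the row of $(\eta,m)$, because that row has finite column points with second coordinate $m$ only.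
* $(\xi,\omega)$ and $(\eta,\omega)$ with $\xi\ne\eta$. By Lemma 1(a) take $k$, for both neighborhoods, larger than every $n$ with $x_\xi(n)=x_\eta(n)$. Points $(\xi,l),(\eta,l')$ with $k\le l,l'\le\omega$ lie in different columns. A common row would require $l=l'<\omega$ and $x_\xi(l)=x_\eta(l)$, which is excluded.
* $(\xi,\omega)$ and $\alpha\in E_{n,a}$. Take $N=B_k(\xi,\cdot)$ with $k>n$, and $N'$ over $V_\gamma(\alpha)$, with $\gamma\ge\xi$ if $\xi<\alpha$. Points over $N'$ lie in $K_{n,a}$ and have $o\neq\xi$ (they have $o>\xi$ if $\xi<\alpha$, and $o\le\alpha<\xi$ otherwise), so they are not in the column $Y_\xi$. Points $(\xi,l)$ with $k\le l<\omega$ are in rows $K_{l,\cdot}$ with $l\ne n$, and $(\xi,\omega)$ is in no row. So nothing is linked.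
* $(\xi,m)$ with $m<\omega$ and $\alpha\in E_{n,a}$, where $(\xi,m)\notin K_{n,a}$. Take $N$ a singleton and $N'$ over $V_\gamma(\alpha)$, with $\gamma\ge\xi$ if $\xi<\alpha$. Points over $N'$ lie in the row $K_{n,a}$, which does not contain $(\xi,m)$, and have $o\ne\xi$ as before. So nothing is linked.
* $\alpha<\beta$ in $E$ in different rows. Take $N$ over $V_0(\alpha)$ and $N'$ over $V_\alpha(\beta)$. A point over $N$ has $o\le\alpha$ and a point over $N'$ has $o>\alpha$, so they have no common column. They lie in different rows, so they have no common row. $\square$

The third and the last case are where the design shows. The third case is the only use of almost disjointness in the coloring, and in the last case the end points at different heights do what $\infty_{n,a}$ could not do.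

For $p=3$ we can already choose from pairs, by hand. From $\{x,x'\}$, if $c(x,x')$ is not a nonzero element of $\mathbb Z/3$, choose the point over the smaller element of $Y$. If $\delta(x,x')\neq0$, then exactly one of $\delta(x,x')$ and $\delta(x',x)=-\delta(x,x')$ is $1$; choose $x$ if $\delta(x,x')=1$, and $x'$ otherwise. The choice depends only on $c$. By Lemma 5, if the two points move slightly, the chosen point just moves along. So this is a continuous selection and $\mathrm{Sel}^c_2(X_3)\ne\emptyset$. For general $m$ we need to know which symmetries $c$ can have on a finite set.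

## 6. Selections for $m$-element sets with $p\nmid m$

**Definition.** For finite $F,F'\subset X$, a bijection $\theta:F\to F'$ is a *$c$-isomorphism* if $c(\theta x,\theta x')=c(x,x')$ for all distinct $x,x'\in F$. The group of $c$-isomorphisms $F\to F$ is $\mathrm{Aut}(F)$.

For example, $\mathrm{Aut}(T_y)$ consists of the bijections of $\mathbb Z/p$ that preserve differences, that is, of the $p$ translations. If we add one point $z$ over some $y'>y$ not linked to $y$, every automorphism of $T_y\cup\{z\}$ fixes $z$, because $z$ alone has color $(\mathrm{unl},>)$ to other points. The group is again the group of translations of $T_y$, and $z$ can be selected canonically. We now show that only $p$-groups occur.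

**Lemma 6.** A nonempty set $P\subset Y$ of pairwise linked points lies on one line.

*Proof.* If $|P|\le2$, this is clear since every point lies on a line. Let $y_0,y_1,y_2\in P$ be distinct. Each of the three pairs lies on a unique line. If two of the pairs determine the same line, that line contains all three points. Otherwise the three lines are distinct and two of them are of the same type (row or column). The corresponding two pairs share a point, which contradicts the disjointness of distinct rows and of distinct columns. So any three points of $P$ are on a common line. Now fix two distinct points of $P$. They determine their line, and every other point of $P$ lies on it. $\square$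

**Lemma 7.** For every finite $F\subset X$, $\mathrm{Aut}(F)$ is a $p$-group.

*Proof.* Otherwise a prime $q\ne p$ divides the order, and by Cauchy's theorem there is $g\in\mathrm{Aut}(F)$ of order $q$. It has a cycle of $q$ distinct points $x_t=g^tx_0$ $(t\in\mathbb Z/q)$. Write $x_t=(y_t,i_t)$.

**Step 1: excluding the order colors.** Fix $s\not\equiv0\pmod q$. Since $g$ preserves $c$, the value $c(x_t,x_{t+s})$ does not depend on $t$. If it were $(\mathrm{unl},<)$ or $(0,<)$, we would get $y_0<y_s<y_{2s}<\dots<y_{qs}=y_0$, which is absurd. The same holds for $>$. So every $c(x_t,x_{t+s})$ is a nonzero value of $\delta$, and the $y_t$ are pairwise linked.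

**Step 2: summing around the cycle.** By Lemma 6 all $y_t$ lie on one line $\ell$. Let $w$ be its coordinate, $r$ for a row and $u$ for a column. Then $\delta(x_t,x_{t'})=w(x_{t'})-w(x_t)$ for all $t\ne t'$; when $y_t=y_{t'}$ this holds because $\delta$ is well defined. Let $\delta_1=c(x_t,x_{t+1})\neq0$, independent of $t$. Then
$$q\,\delta_1=\sum_{t\in\mathbb Z/q}\big(w(x_{t+1})-w(x_t)\big)=0\quad\text{in }\mathbb Z/p .$$
As $q\ne p$ are primes, $q$ is invertible modulo $p$, so $\delta_1=0$, a contradiction. $\square$

*Proof of Theorem A(1).* Let $m\ge1$ with $p\nmid m$.

**Step 1: an invariant choice.** A *structure* on $\{1,\dots,m\}$ is a function assigning to each ordered pair of distinct elements a value in the finite range of $c$. Fix a representative $\mathfrak M$ for each isomorphism type of structures of the form $(F,c|_F)$, $F\in[X]^m$. By Lemma 7 the automorphism group of $\mathfrak M$ is a $p$-group. Its orbits on the $m$ points have sizes that are powers of $p$, so orbits with more than one point have size divisible by $p$. Since $p\nmid m$, there is a fixed point; choose one and call it $e_{\mathfrak M}$. For $F\in[X]^m$ choose an isomorphism $\iota:(F,c|_F)\to\mathfrak M$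 onto its representative and put
$$f(F)=\iota^{-1}(e_{\mathfrak M})\in F .$$
This does not depend on $\iota$: two choices differ by an automorphism of $\mathfrak M$, and $e_{\mathfrak M}$ is fixed by all of these. If $\theta:F\to F'$ is a $c$-isomorphism, then $F$ and $F'$ have the same representative, and $\iota\theta^{-1}$ is an admissible isomorphism for $F'$. Hence
$$f(F')=\theta(f(F))\quad\text{for every } c\text{-isomorphism }\theta:F\to F'. \tag{3}$$

**Step 2: continuity.** Let $F=\{x_1,\dots,x_m\}$ and $f(F)=x_i$. Apply Lemma 5 to the finitely many ordered pairs of points of $F$ and intersect the resulting neighborhoods. This gives disjoint open $U_j\ni x_j$, as small as desired, with $c$ constant on $U_j\times U_l$ for all $j\neq l$. If $F'\in\langle U_1,\dots,U_m\rangle\cap[X]^m$, then $F'=\{x'_1,\dots,x'_m\}$ with $x_j'\in U_j$, and $x_j\mapsto x_j'$ is a $c$-isomorphism. By (3), $f(F')=x_i'\in U_i$. Since $U_i$ can be chosen inside any given neighborhood of $x_i$, the map $f$ is continuous at $F$. $\square$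

## 7. No continuous selection for $p$-element sets

*Proof of Theorem A(2).* Suppose $\varphi:[X]^p\to X$ is a continuous selection. For $y\in Y$ the fiber $T_y=\{y\}\times\mathbb Z/p$ is in $[X]^p$. Define $g(y)\in\mathbb Z/p$ by $\varphi(T_y)=(y,g(y))$, and write $g(\xi,s)$ for $g((\xi,s))$.

**Step 1: an end point controls part of its row.** Let $\alpha\in E_{n,a}$. The set $V_0(\alpha)\times\{g(\alpha)\}$ is a neighborhood of $\varphi(T_\alpha)$. By continuity, and since the basic neighborhoods of each of the $p$ points of $T_\alpha$ are nested, there is one $\gamma<\alpha$ such that with $O_i=V_\gamma(\alpha)\times\{i\}$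
$$\varphi\big(\langle O_0,\dots,O_{p-1}\rangle\cap[X]^p\big)\subset V_0(\alpha)\times\{g(\alpha)\}.$$
If $y\in V_\gamma(\alpha)$, then $T_y$ has exactly one point in each $O_i$, namely $(y,i)$, so $T_y\in\langle O_0,\dots,O_{p-1}\rangle$ and therefore $g(y)=g(\alpha)$. Thus there is $\gamma(\alpha)<\alpha$ with
$$g(\xi,n)=g(\alpha)\quad\text{whenever }\xi\in I,\ \gamma(\alpha)<\xi<\alpha,\ x_\xi(n)=a. \tag{4}$$

**Step 2: pressing down, to control whole rows.** We want one value per row. Fix $n,a$. The map $\alpha\mapsto\gamma(\alpha)$ on the stationary set $E_{n,a}$ is regressive. By Fodor's lemma it is constant on a stationary subset, and since $g$ has finitely many values, $g$ too is constant on a smaller stationary subset. So there are $\gamma_{n,a}<\omega_1$, $v(n,a)\in\mathbb Z/p$ and an uncountable $E'\subset E_{n,a}$ with $\gamma(\alpha)=\gamma_{n,a}$ and $g(\alpha)=v(n,a)$ for all $\alpha\in E'$. Given $\xi\in I$ with $\xi>\gamma_{n,a}$ and $x_\xi(n)=a$, choose $\alpha\in E'$ with $\alpha>\xi$. Then (4) gives $g(\xi,n)=v(n,a)$. Put $\gamma^*=\sup_{n,a}\gamma_{n,a}$, which is below $\omega_1$ because it is a supremum of countably many countable ordinals. Then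
$$g(\xi,n)=v(n,x_\xi(n))\qquad\text{for all }\xi\in I,\ \xi>\gamma^*,\ n\in\omega. \tag{5}$$

**Step 3: the end of a column forces the twist.** Let $\xi\in I$. The set $B_0(\xi,g(\xi,\omega))$ is a neighborhood of $\varphi(T_{(\xi,\omega)})$. As in Step 1 there is $k=k_\xi$ such that with $O_i=B_k(\xi,i)$
$$\varphi\big(\langle O_0,\dots,O_{p-1}\rangle\cap[X]^p\big)\subset B_0(\xi,g(\xi,\omega)).$$
Let $k_\xi\le m<\omega$. The set $T_{(\xi,m)}$ meets $O_i$ in exactly the point $((\xi,m),i+h_\xi(m))$, and as $i$ runs through $\mathbb Z/p$ these points exhaust $T_{(\xi,m)}$. So $T_{(\xi,m)}\in\langle O_0,\dots,O_{p-1}\rangle$, and $((\xi,m),g(\xi,m))\in B_0(\xi,g(\xi,\omega))$. The only point of $B_0(\xi,g(\xi,\omega))$ over $(\xi,m)$ has second coordinate $g(\xi,\omega)+h_\xi(m)$, so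
$$g(\xi,m)=g(\xi,\omega)+h_\xi(m)\qquad(k_\xi\le m<\omega). \tag{6}$$

**Step 4: contradiction.** Let $W=\{\xi\in I:\xi>\gamma^*\}$, an uncountable set, and $w(\xi)=g(\xi,\omega)$. By (5) and (6), for every $\xi\in W$,
$$v(n,x_\xi(n))=g(\xi,n)=w(\xi)+h_\xi(n)\qquad\text{for all } n\ge k_\xi .$$
This is (1), which is impossible by Lemma 2. $\square$

Together with Lemma 4 and Section 6 this proves Theorem A. With $p=3$ it answers the question: such a space exists.

## 8. Composite cardinalities come for free

Theorem B says that primes are the only cardinalities at which selections can get lost. It uses the quoted result (ii), and its last part uses (i).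

*Proof of Theorem B(1).* Let $n\ge4$ be composite and $s\in\mathrm{Sel}^c_{\le n-1}(X)$. We use $s$ on proper subsets to break all symmetries of an $n$-element set. For $F,F'\in[X]^n$ call a bijection $\theta:F\to F'$ an *isomorphism* if $s(\theta(A))=\theta(s(A))$ for all nonempty $A\subsetneq F$. Inverses and composites of isomorphisms are isomorphisms.

**Step 1: every automorphism of every $F$ is trivial.** Otherwise, by Cauchy's theorem, there is an automorphism $g$ of $F$ of prime order $q$. It has a cycle of length $q\le n$, and $q<n$ because $n$ is composite. Let $A$ be the set of points of this cycle. It is a nonempty proper subset of $F$ with $g(A)=A$, so $g(s(A))=s(g(A))=s(A)\in A$. But $g$ moves every point of $A$, a contradiction.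

For prime $n$ the argument stops here, because the cycle may be all of $F$. On the fiber $T_y$ in $X_3$, the selection by hand of Section 5 chooses $(y,i)$ from $\{(y,i),(y,i+1)\}$, and the rotation $i\mapsto i+1$ respects this.

**Step 2: an invariant choice.** Choose a representative on $\{1,\dots,n\}$ for each isomorphism type of structures consisting of $F$ and $s$ restricted to the nonempty proper subsets of $F$. Let $t(F)$ be the point of $F$ that corresponds to $1$ under the isomorphism onto the representative, which is unique by Step 1. Then $t(F')=\theta(t(F))$ for every isomorphism $\theta:F\to F'$.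

**Step 3: continuity.** Let $F=\{x_1,\dots,x_n\}$ and let $W_i\ni x_i$ be disjoint open sets, as small as desired. There are finitely many nonempty $J\subsetneq\{1,\dots,n\}$. So continuity of $s$ at the sets $\{x_j\}_{j\in J}$ gives open $U_i$ with $x_i\in U_i\subset W_i$ such that for each such $J$: if $s(\{x_j\}_{j\in J})=x_l$, then $s(\{x'_j\}_{j\in J})\in W_l$ for all $x_j'\in U_j$. Since the $W_i$ are disjoint and $s$ is a selection, $s(\{x'_j\}_{j\in J})=x'_l$. Thus for every $F'=\{x_1',\dots,x_n'\}$ with $x_i'\in U_i$, the map $x_i\mapsto x_i'$ is an isomorphism. So $t(F)=x_i$ implies $t(F')=x_i'\in W_i$, and $t$ is continuous at $F$.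

**Step 4: gluing.** We have $\mathrm{Sel}^c_{\le n-1}(X)\ne\emptyset\neq\mathrm{Sel}^c_n(X)$. By (ii), with $n-1\ge3$ in place of $n$, $\mathrm{Sel}^c_{\le n}(X)\neq\emptyset$. $\square$

*Proof of Theorem B(2).* Necessity is restriction to $[X]^p$. Sufficiency is by induction on $m$.

**Step 1: $m=2$.** Extend a continuous selection for $[X]^2$ to $\mathcal F_2(X)$ by $\{x\}\mapsto x$. It is continuous at singletons, since for open $U\ni x$ a selection maps $\langle U\rangle$ into $U$. It is continuous at pairs, since $[X]^2$ is open in $\mathcal F_2(X)$: if $U_1,U_2$ are disjoint, no singleton is in $\langle U_1,U_2\rangle$.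

**Step 2: $m\ge3$.** By the induction hypothesis $\mathrm{Sel}^c_{\le m-1}(X)\ne\emptyset$. If $m$ is composite, then $m\ge4$ and part 1 applies. If $m$ is prime, then $\mathrm{Sel}^c_m(X)\neq\emptyset$ by assumption, and (ii) applies with $m-1\ge2$ in place of $n$.

**Step 3: no condition can be omitted.** By Theorem A, $\mathrm{Sel}^c_p(X_p)=\emptyset$, while $\mathrm{Sel}^c_q(X_p)\ne\emptyset$ for all primes $q\ne p$, since $p\nmid q$. $\square$

*Proof of Theorem B(3).* Suppose there is no prime in $(n,m]$. Then $n+1,\dots,m$ are all composite, hence at least $4$, and part 1 applied successively to them gives the implication for every Hausdorff $X$. Conversely, let $p$ be a prime with $n<p\le m$. Then $p-1\ge n\ge2$. Every prime $q\le p-1$ satisfies $\mathrm{Sel}^c_q(X_p)\neq\emptyset$ by Theorem A, so part 2 gives $\mathrm{Sel}^c_{\le p-1}(X_p)\ne\emptyset$, and by restriction $\mathrm{Sel}^c_{\le n}(X_p)\neq\emptyset$. But $\mathrm{Sel}^c_{\le m}(X_p)=\emptyset$, because a selection for $\mathcal F_m(X_p)$ restricts to one for $[X_p]^p$. So the implication fails for $X_p$. $\square$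

*Proof of Theorem B(4).* A countable space is separable, so by (i) it does not answer the question. On the other hand $X_3$ does, and $|X_3|=\aleph_1$. $\square$
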